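# Fixed points of uniformly Lipschitzian maps on bounded hyperconvex spaces: the threshold is $1$, not $\sqrt2$

## 1. Hyperconvex spaces, admissible sets, uniformly Lipschitzian maps

Throughout, $(M,d)$ is a nonempty metric space and $B(x,r)=\{y\in M: d(x,y)\le r\}$, $r\ge 0$, is a closed ball in $M$; its center lies in $M$.

**Definition (hyperconvex space).** $M$ is hyperconvex if for every family $\{B(x_i,r_i)\}_{i\in I}$ of closed balls in $M$ with $d(x_i,x_j)\le r_i+r_j$ for all $i,j\in I$, one has $\bigcap_{i\in I}B(x_i,r_i)\ne\emptyset$.

The inequality $d(x_i,x_j)\le r_i+r_j$ holds automatically when two balls have a common point, by the triangle inequality. Hyperconvexity says that this obvious condition on pairs is enough for the whole family.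

The closed unit disk in the Euclidean plane is *not* hyperconvex. Take an equilateral triangle of side $1$ centered at the origin (its circumradius is $1/\sqrt3<1$) and the three balls of radius $1/2$ about its vertices. The condition $1\le \frac12+\frac12$ holds, but two of these balls meet only at the midpoint of an edge, and that midpoint is at distance $\sqrt3/2>\frac12$ from the third vertex. With the sup metric this obstruction disappears, and the following lemma supplies all our concrete examples.

**Lemma 1.** Let $\Gamma$ be a nonempty set. Then $[0,1]^\Gamma$ with $d(x,y)=\sup_{\gamma}|x(\gamma)-y(\gamma)|$ is hyperconvex and has diameter $1$.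

**Proof.** The diameter is clear. Let $d(x_i,x_j)\le r_i+r_j$ for all $i,j\in I$, with $I\neq\emptyset$ (for $I=\emptyset$ there is nothing to prove). We choose the common point one coordinate at a time, as low as the constraints allow:
$$z(\gamma)=\sup_{i}\max\{0,\;x_i(\gamma)-r_i\}\in[0,1].$$
Fix $j$. By definition $z(\gamma)\ge x_j(\gamma)-r_j$. Also $z(\gamma)\le x_j(\gamma)+r_j$, because $0\le x_j(\gamma)+r_j$ and, for every $i$, $x_i(\gamma)-x_j(\gamma)\le d(x_i,x_j)\le r_i+r_j$. So $|z(\gamma)-x_j(\gamma)|\le r_j$ for every $\gamma$, that is, $z\in B(x_j,r_j)$. $\square$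

**Definition (admissible set, hull).** Let $M$ be bounded. A nonempty intersection of closed balls is called admissible. For $\emptyset\ne S\subset M$, let $\mathrm{ad}(S)$ be the intersection of all closed balls that contain $S$.

Since $M$ is bounded, $M$ is itself a closed ball, so there is at least one ball containing $S$. The set $\mathrm{ad}(S)$ is admissible, contains $S$, and lies in every ball that contains $S$. If $S$ is admissible, then $\mathrm{ad}(S)=S$.

*Example.* In $[0,1]$ the balls are the intervals $[x-r,x+r]\cap[0,1]$, and $\mathrm{ad}(S)=[\inf S,\sup S]$. In $[0,1]^2$ with the sup metric let $S=\{(0,0),(1,0)\}$. A ball with center $(u,v)$ and radius $r$ containing $S$ has $r\ge\frac12$, contains all first coordinates in $[0,1]$, and contains all second coordinates in $[0,v+r]\cap[0,1]\supset[0,\frac12]$. The ball about $(\frac12,0)$ of radius $\frac12$ is exactly $[0,1]\times[0,\frac12]$. So $\mathrm{ad}(S)=[0,1]\times[0,\frac12]$, which is larger than the segment.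

**Definition (uniformly Lipschitzian map).** For $k\ge1$, a map $T:M\to M$ is $k$-uniformly Lipschitzian if $d(T^nx,T^ny)\le k\,d(x,y)$ for all $x,y\in M$ and all $n\in\mathbb N$.

One constant serves all iterates. (Including $n=0$ changes nothing, as $T^0$ is the identity and $k\ge 1$.) For $k=1$ these are the nonexpansive maps, since $d(Tx,Ty)\le d(x,y)$ passes to iterates.

*Examples.* On $[0,1]$ let $T(x)=\max\{0,2(x-\frac23)\}$. It is $2$-Lipschitz with values in $[0,\frac23]$, so $T^2=0$; hence $T$ is $2$-uniformly Lipschitzian. It is not nonexpansive, because $T(1)-T(\frac23)=\frac23=2\cdot\frac13$. By contrast $S(x)=\min\{1,2x\}$ is $2$-Lipschitz, but $S^n(x)=\min\{1,2^nx\}$, so $S$ is not $k$-uniformly Lipschitzian for any $k$.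

**Definition (fixed point property).** $M$ has the fixed point property for $k$-uniformly Lipschitzian maps if every $k$-uniformly Lipschitzian $T:M\to M$ has a fixed point.

*Example.* $[0,1]$ has it for every $k$: such a $T$ is continuous, and the intermediate value theorem applied to $T(x)-x$ gives a zero.

We can now pose the question. The Introduction of the article with doi:10.1007/s11784-021-00881-1 states the following conjecture: *every nonempty bounded hyperconvex metric space has the fixed point property for $k$-uniformly Lipschitzian mappings with $k<\sqrt2$.* Is it true?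

The answer is no, and the failure is complete: it occurs for every $k>1$, already on the closed unit ball of $\ell_\infty$ (Theorem 8). For $k=1$ the property does hold (Theorem 3). We shall also find a setting, that of groups of maps, in which the bound $k<\sqrt2$ does suffice (Theorem 4), and we begin on the positive side because the place where the positive argument breaks points to the counterexample.

## 2. Cubes, a shift, and the nonexpansive case

On $[0,1]^N$ with $N$ finite, Brouwer's theorem gives a fixed point for every continuous self-map. So no counterexample can live there, whatever $k$ is; we need infinitely many coordinates.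

On $[0,1]^{\mathbb N}$, an obvious attempt to move every point is to push in a new first coordinate:
$$x=(x(1),x(2),\dots)\longmapsto(1,x(1),x(2),\dots).$$
This map is nonexpansive, and a fixed point must have $x(1)=1$, $x(2)=x(1)$, and so on. So the constant sequence $1$ is fixed, and it is the only fixed point. With $k=1$ a fixed point can never be avoided, as we now prove. The proof uses centers of sets, in the following sense.

**Lemma 2.** Let $M$ be bounded and hyperconvex, $\emptyset\ne S\subset M$, $\rho\ge0$, and $d(s,s')\le2\rho$ for all $s,s'\in S$. Then there is $z\in\mathrm{ad}(S)$ with $d(z,s)\le\rho$ for all $s\in S$.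

**Proof.** Consider the family of all closed balls containing $S$ together with the balls $B(s,\rho)$, $s\in S$. We check the condition on pairs.

- Two balls $B(y,r),B(y',r')\supset S$ share a point of $S$, so $d(y,y')\le r+r'$.
- If $B(y,r)\supset S$ and $s\in S$, then $d(y,s)\le r\le r+\rho$.
- If $s,s'\in S$, then $d(s,s')\le2\rho=\rho+\rho$.

Hyperconvexity gives a point $z$ common to all these balls. It lies in $\mathrm{ad}(S)$ and within $\rho$ of each $s$. $\square$

**Theorem 3 (Sine, Soardi, Baillon).** Every nonexpansive self-map $T$ of a nonempty bounded hyperconvex space $M$ has a fixed point.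

**Proof.**

**Step 1: a minimal invariant admissible set.** The purpose is to find a smallest place where $T$ acts. Order by inclusion the admissible sets $A$ with $T(A)\subset A$; the set $M$ is one of them. Let $\mathcal C$ be a nonempty chain of such sets. Represent each member as an intersection of balls and collect all these balls. If $B(x,r)\supset A$ and $B(y,s)\supset A'$ with $A,A'\in\mathcal C$, then the smaller of $A$ and $A'$ is nonempty and lies in both balls, so $d(x,y)\le r+s$. Hyperconvexity gives a point common to all the balls, so $\bigcap\mathcal C$ is a nonempty intersection of balls. It is also $T$-invariant. By Zorn's lemma there is a minimal admissible $K$ with $T(K)\subset K$.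

**Step 2: $K=\mathrm{ad}(TK)$.** This lets us pass from information on $TK$ to information on $K$. Every ball of a representation of $K$ contains $K\supset TK$, so $\mathrm{ad}(TK)\subset K$. Therefore $T(\mathrm{ad}(TK))\subset TK\subset\mathrm{ad}(TK)$. So $\mathrm{ad}(TK)$ is an invariant admissible subset of $K$, and minimality gives equality.

**Step 3: the set of centers of $K$ is invariant.** The purpose is to produce a smaller invariant set when $K$ has more than one point. Let $\delta=\operatorname{diam}K$, suppose $\delta>0$, and put
$$C=K\cap\bigcap_{x\in K}B(x,\delta/2).$$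
By Lemma 2 with $S=K=\mathrm{ad}(K)$ and $\rho=\delta/2$, the set $C$ is nonempty, hence admissible. Let $z\in C$. For $x\in K$ we have $d(Tz,Tx)\le d(z,x)\le\delta/2$, so $TK\subset B(Tz,\delta/2)$. Then $K=\mathrm{ad}(TK)\subset B(Tz,\delta/2)$ as well. As $Tz\in K$, this says $Tz\in C$. So $T(C)\subset C$.

**Step 4: contradiction.** By minimality $C=K$. But two points $z,w\in C$ satisfy $w\in K$, so $d(z,w)\le\delta/2$; thus $\operatorname{diam}C\le\delta/2<\delta=\operatorname{diam} K$. Hence $\delta=0$, $K$ is a single point, and $T(K)\subset K$ says that this point is fixed. $\square$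

## 3. Iterating centers: a group version with $k<\sqrt2$

For $k>1$, a sensible first try is to quantify the argument: start from $x$, let $R(x)$ measure how far the orbit of $x$ strays from $x$, move to a center $z$ of the orbit, and show that $R(z)\le qR(x)$ with $q<1$. If all inverses are available and controlled, this works, with $q=k^2/2$.

**Theorem 4.** Let $(M,d)$ be nonempty, bounded and hyperconvex, let $1\le k<\sqrt2$, and let a group $G$ act on $M$ with $d(gx,gy)\le k\,d(x,y)$ for all $g\in G$ and $x,y\in M$. Then $G$ has a common fixed point. In particular, if $T$ is bijective and $d(T^nx,T^ny)\le k\,d(x,y)$ for all $n\in\mathbb Z$, then $T$ has a fixed point.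

**Proof.**

**Step 1: $M$ is complete.** We shall need a limit of approximate fixed points. Let $(x_n)$ be Cauchy and $r_n=\sup_{m\ge n}d(x_m,x_n)$, so $r_n\to0$. For $n\le m$ we have $d(x_n,x_m)\le r_n\le r_n+r_m$. So there is $x\in\bigcap_nB(x_n,r_n)$, and $d(x,x_n)\le r_n\to0$.

**Step 2: pass to a center of an orbit.** The purpose is a point whose orbit strays less. Put $R(x)=\sup_{g\in G}d(x,gx)<\infty$. Fix $x$ and let $O=Gx$. For $g,h\in G$,
$$d(gx,hx)\le k\,d(x,g^{-1}hx)\le kR(x).\tag{1}$$
By Lemma 2 with $S=O$ and $\rho=kR(x)/2$ there is $z\in\mathrm{ad}(O)$ with $d(z,gx)\le\frac k2R(x)$ for all $g\in G$. Taking $g$ to be the identity gives $d(x,z)\le\frac k2R(x)$.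

**Step 3: $R(z)\le\frac{k^2}2R(x)$.** This is the gain. For $h,g\in G$,
$$d(hz,gx)\le k\,d(z,h^{-1}gx)\le\tfrac{k^2}{2}R(x).\tag{2}$$
So the ball $B(hz,\frac{k^2}2R(x))$ contains all of $O$, and hence contains $\mathrm{ad}(O)$. Since $z\in\mathrm{ad}(O)$, we get $d(hz,z)\le\frac{k^2}2R(x)$. Take the supremum over $h$.

**Step 4: iterate.** The purpose is to reach $R=0$. Let $q=k^2/2<1$. Starting from any $x_0$, Steps 2 and 3 produce $x_1,x_2,\dots$ with $R(x_n)\le q^nR(x_0)$ and $d(x_n,x_{n+1})\le\frac k2q^nR(x_0)$. The sequence is Cauchy; let $x^*$ be its limit. For every $g\in G$,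
$$d(x^*,gx^*)\le d(x^*,x_n)+d(x_n,gx_n)+d(gx_n,gx^*)\le(1+k)\,d(x^*,x_n)+R(x_n)\to0.$$
So $gx^*=x^*$. For the last statement of the theorem apply this to $G=\mathbb Z$ acting by the powers of $T$. $\square$

Nothing here shows that $\sqrt2$ is optimal in Theorem 4.

## 4. Where forward iterates break the estimate

Now let $T$ be $k$-uniformly Lipschitzian with no inverse. Put $R(x)=\sup_{n\ge0}d(x,T^nx)$ and $O=\{T^nx:n\ge0\}$. The analog of (1) survives: for $m\ge n$, $d(T^nx,T^mx)\le k\,d(x,T^{m-n}x)\le kR(x)$. So we still find $z\in\mathrm{ad}(O)$ with $d(z,T^nx)\le\frac k2R(x)$ for all $n$. The analog of (2) would be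
$$d(T^hz,T^nx)\le k\,d(z,T^{n-h}x)\le\tfrac{k^2}2R(x),$$
and this makes sense only for $n\ge h$. For $n<h$ the point $T^nx$ need not be in the image of $O$ under $T^h$, and nothing bounds $d(T^hz,T^nx)$ by $\frac{k^2}2R(x)$. We only learn that $B(T^hz,\frac{k^2}2R(x))$ contains the tail $\{T^nx:n\ge h\}$, and $z\in\mathrm{ad}(O)$ need not be in the hull of the tail.

This is not a matter of clumsy bookkeeping: the conclusion of Step 3 really fails for some choices of $z$. Let $1<k<\sqrt2$. On $[0,1]^{\mathbb N}$ put $Lf=\limsup_nf_n$, $a(c)=\min\{1,kc\}$, and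
$$T(f_1,f_2,\dots)=(a(Lf),f_1,f_2,\dots).$$
Changing or adding one entry does not affect the limsup, so $L(Tf)=Lf$, and $T^nf$ consists of $n$ copies of $a(Lf)$ followed by $f$. Therefore $d(T^nf,T^ng)=\max\{|a(Lf)-a(Lg)|,d(f,g)\}\le k\,d(f,g)$ for $n\ge 1$, because $|Lf-Lg|\le d(f,g)$; so $T$ is $k$-uniformly Lipschitzian.

Take $x=(\frac14,\frac14,\dots)$. The first $n$ entries of $T^nx$ are $\frac k4$, the others are $\frac14$, and $R(x)=\frac{k-1}4$. Let $z$ be the constant sequence $\frac{k+1}8$, halfway between $\frac14$ and $\frac k4$. It meets every requirement that we put on $z$. First, $d(z,T^nx)=\frac{k-1}8\le\frac k2R(x)$. Second, $z\in\mathrm{ad}(O)$: if $B(y,r)\supset O$, then in each coordinate $y$ is within $r$ of both $\frac14$ and $\frac k4$, hence within $r$ of their midpoint. But $a(\frac{k+1}8)=\frac{k(k+1)}8<1$, so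
$$R(z)=\frac{k(k+1)}8-\frac{k+1}8=\frac{k+1}2\,R(x)>R(x).$$
So $R$ has increased, while the estimate $R(z)\le\frac{k^2}2R(x)$ would have made it decrease.

This $T$ still has fixed points, the constants $0$ and $1$. But look at what it does. The map $a$ alone has iterates $\min\{1,k^nc\}$, with Lipschitz constants $k^n$; yet all iterates of $T$ have constant at most $k$. The number $Lf$ is never changed by $T$, so $a$ is applied to it afresh each time and is never composed with itself. And the fixed points of $T$ are the constant sequences at fixed points of $a$. So if $[0,1]$ is replaced by a space $H$ carrying a $k$-Lipschitz map $a$ *without* fixed points, $T$ should have none either. The two tasks are now to find such $a$ with $k$ close to $1$, and to carry out this replacement.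

## 5. A map of $[0,1]^{\mathbb N}$ with Lipschitz constant $1+3t$ that moves every point by $t/4$

Let $H=[0,1]^{\mathbb N}$ with the sup metric. The shift of Section 2 forces any fixed point to be constantly $1$. To rule that out, we also force the output to have limsup $0$. For $x\in H$ let $s(x)=\limsup_jx(j)$. Subtracting $s(x)$ before shifting suggests
$$F_1(x)(1)=1,\qquad F_1(x)(j+1)=\max\{0,x(j)-s(x)\}.$$
This map has no fixed point: if $x=F_1(x)$, then $s(x)=\limsup_jF_1(x)(j)=0$, so $F_1$ acts on $x$ as the shift, so $x$ is constantly $1$ and $s(x)=1$, a contradiction. However, it has points that move as little as we like. For $0<\varepsilon<1$ let $x(j)=\max\{0,1-j\varepsilon\}$; then $s(x)=0$ and $F_1(x)(j)=\max\{0,1-(j-1)\varepsilon\}$, so $\|F_1(x)-x\|_\infty=\varepsilon$. A small loss at each coordinate adds up along the sequence. Doubling and truncating at $1$ repairs the loss at each coordinate, and gives a displacement bounded below.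

**Lemma 5.** Define $F:H\to H$ by
$$F(x)(1)=1,\qquad F(x)(j+1)=\min\{1,\,2\max\{0,x(j)-s(x)\}\}\quad(j\ge1).$$
Then $F$ is $4$-Lipschitz and $\|F(x)-x\|_\infty\ge\frac14$ for all $x\in H$.

**Proof.**

**Step 1: the Lipschitz constant.** From $x(j)\le y(j)+\|x-y\|_\infty$ for all $j$ we get $s(x)\le s(y)+\|x-y\|_\infty$, and by symmetry $|s(x)-s(y)|\le\|x-y\|_\infty$. Hence
$$|(x(j)-s(x))-(y(j)-s(y))|\le2\|x-y\|_\infty,$$
and $u\mapsto\min\{1,2\max\{0,u\}\}$ is $2$-Lipschitz. So $F$ is $4$-Lipschitz.

**Step 2: a point that moves little has small limsup.** Suppose $\varepsilon:=\|F(x)-x\|_\infty<\frac14$ and write $s=s(x)$. The function $\varphi(u)=\min\{1,2\max\{0,u-s\}\}$ is continuous and nondecreasing, so it commutes with $\limsup$: $\limsup_jF(x)(j)=\limsup_j\varphi(x(j))=\varphi(s)=0$. Since $|s(F(x))-s(x)|\le\varepsilon$, we get $s\le\varepsilon$.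

**Step 3: a point that moves little has large limsup.** We show $x(j)\ge1-\varepsilon$ for all $j$, by induction. First, $x(1)\ge F(x)(1)-\varepsilon=1-\varepsilon$. If $x(j)\ge1-\varepsilon$, then by Step 2
$$2(x(j)-s)\ge2(1-2\varepsilon)\ge1,$$
so $F(x)(j+1)=1$ and $x(j+1)\ge1-\varepsilon$. Therefore $s\ge1-\varepsilon>\varepsilon\ge s$, which is absurd. $\square$

The constant $4$ is brought close to $1$ by averaging with the identity; this scales the displacement but does not destroy it.

**Lemma 6.** Let $k>1$, $t=\min\{1,(k-1)/3\}>0$ and $a(x)=(1-t)x+tF(x)$. Then $a:H\to H$ is $k$-Lipschitz and $\|a(x)-x\|_\infty\ge t/4$ for all $x\in H$.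

**Proof.** As $0<t\le1$ and $H$ is convex, $a(x)\in H$. The Lipschitz constant is at most $(1-t)+4t=1+3t\le k$. And $a(x)-x=t(F(x)-x)$, so Lemma 5 gives the displacement. $\square$

Is $T=a$ already a counterexample? It is not: the iterates of $a$ have unbounded Lipschitz constants. To check this, fix $n\ge1$, let $\eta=\frac12(1+t)^{-n}$, and compare $0$ with $y=(\eta,\dots,\eta,0,0,\dots)$, where $\eta$ stands in coordinates $1,\dots,n+1$. All sequences $a^m(0)$ and $a^m(y)$ have finite support, since applying $a$ extends a finite support by at most one coordinate. So their limsup is $0$, and for $j\ge2$ and $m\ge1$ each of them is computed from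
$$a^m(w)(j)=(1-t)\,a^{m-1}(w)(j)+t\min\{1,2a^{m-1}(w)(j-1)\}.$$
By induction on $m$, $a^m(0)(j)=0$ for $j>m$. Also by induction, for $0\le m\le n$,
$$a^m(y)(j)=\eta(1+t)^m\qquad(m+1\le j\le n+1).$$
Indeed, for such $j$ with $m\ge1$ both $j$ and $j-1$ lie in the range for $m-1$. There is no truncation because $2\eta(1+t)^{m-1}\le1$. The factor is $(1-t)+2t=1+t$. With $m=n$ and $j=n+1$ we find
$$\|a^n(y)-a^n(0)\|_\infty\ge\eta(1+t)^n=(1+t)^n\|y-0\|_\infty.$$
So composing $a$ with itself is exactly what must be avoided.

## 6. Prepending $a(Lf)$: one application of $a$ in all iterates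

Let $(H,d)$ be a nonempty bounded metric space. Let $M=\ell_\infty(\mathbb N,H)$ be the set of all sequences $f=(f_n)_{n\ge1}$ in $H$, with $d(f,g)=\sup_nd(f_n,g_n)$. We want a map $L:M\to H$ such that for all $f,g\in M$ and $h\in H$

- (L1) $d(Lf,Lg)\le d(f,g)$;
- (L2) $L(h,h,h,\dots)=h$;
- (L3) $L(h,f_1,f_2,\dots)=Lf$.

*Example.* For $H=[0,1]$, $Lf=\limsup_nf_n$ has all three properties: (L1) is the inequality for $s$ in Lemma 5, (L2) is clear, and (L3) holds because inserting one entry in front does not change a limsup.

**Lemma 7.** Let $k\ge1$, let $a:H\to H$ be $k$-Lipschitz, and let $L:M\to H$ satisfy (L1), (L2), (L3). Define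
$$T(f_1,f_2,f_3,\dots)=(a(Lf),f_1,f_2,\dots).$$
Then $T$ is $k$-uniformly Lipschitzian, and $\liminf_{n\to\infty}d(f,T^nf)\ge d(Lf,a(Lf))$ for every $f\in M$.

**Proof.**

**Step 1: compute the iterates.** The point is that $L$ is conserved. By (L3), $L(Tf)=Lf$, and so $L(T^nf)=Lf$ for all $n$. Each application of $T$ therefore prepends the same element $a(Lf)$, and by induction
$$T^nf=(\underbrace{a(Lf),\dots,a(Lf)}_{n},f_1,f_2,\dots)\qquad(n\ge1).\tag{3}$$

**Step 2: one constant for all iterates.** For $n\ge1$, comparing (3) for $f$ and $g$ entry by entry and using (L1),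
$$d(T^nf,T^ng)=\max\{d(a(Lf),a(Lg)),\,d(f,g)\}\le\max\{k\,d(Lf,Lg),\,d(f,g)\}\le k\,d(f,g).$$

**Step 3: the displacement.** We show that staying near $f$ under all iterates would make $f$ nearly constant, hence $a$ nearly fix $Lf$. Let $c=Lf$ and $b=a(c)$. By (3), the $i$-th entry of $T^nf$ is $b$ as soon as $n\ge i$, so $d(f,T^nf)\ge\max_{i\le n}d(f_i,b)$. Let $n\to\infty$, and then use (L1) and (L2):
$$\liminf_nd(f,T^nf)\ge\sup_id(f_i,b)=d\big(f,(b,b,\dots)\big)\ge d\big(Lf,L(b,b,\dots)\big)=d(c,b)=d(Lf,a(Lf)).\qquad\square$$

**Theorem 8.** Let $k>1$ and $t=\min\{1,(k-1)/3\}>0$. Let $H=[0,1]^{\mathbb N}$ with the sup metric, and let $M=[0,1]^{\mathbb N\times\mathbb N}$ be the set of all sequences $f=(f_n)_{n\ge1}$ with $f_n\in H$, with $d(f,g)=\sup_n\|f_n-g_n\|_\infty$. Then $M$ is a nonempty bounded hyperconvex space, and there is a $k$-uniformly Lipschitzian $T:M\to M$ with no fixed point. Moreover,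
$$\liminf_{n\to\infty}d(f,T^nf)\ge t/4\qquad\text{for every }f\in M.$$
In particular (take $1<k<\sqrt2$) the conjecture is false.

**Proof.**

**Step 1: the space.** Lemma 1 with $\Gamma=\mathbb N\times\mathbb N$ shows that $M$ is hyperconvex of diameter $1$.

**Step 2: the invariant limit.** We need $L:M\to H$, and we take the limsup in each coordinate of $H$: $(Lf)(j)=\limsup_{n\to\infty}f_n(j)$. For each $j$,
$$|(Lf)(j)-(Lg)(j)|\le\sup_n|f_n(j)-g_n(j)|\le d(f,g),$$
which is (L1). Properties (L2) and (L3) hold in each coordinate as in the example above.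

**Step 3: conclusion.** Let $a$ be the map of Lemma 6. By Lemma 7, $T f=(a(Lf),f_1,f_2,\dots)$ is $k$-uniformly Lipschitzian, and $\liminf_nd(f,T^nf)\ge\|Lf-a(Lf)\|_\infty\ge t/4>0$ for every $f\in M$. A fixed point $f$ would have $d(f,T^nf)=0$ for all $n$. So there is none. $\square$

The absence of fixed points can also be seen directly. If $Tf=f$, then $f_1=a(Lf)$ and $f_{i+1}=f_i$ for all $i$, so $f=(b,b,\dots)$ with $b=a(Lf)$; by (L2) $Lf=b$, so $b=a(b)$, which Lemma 6 forbids.

**The unit ball of $\ell_\infty$.** Since $\mathbb N\times\mathbb N$ is countable, $x\mapsto2x-1$ identifies $M$, with all distances doubled, with the closed unit ball of $\ell_\infty$. Conjugating $T$ by this bijection multiplies both sides of each Lipschitz inequality by $2$ and keeps the absence of fixed points. So the closed unit ball of $\ell_\infty$ fails the fixed point property for $k$-uniformly Lipschitzian maps for every $k>1$.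

**Compatibility with Theorem 4.** The map $T$ is not surjective. By (L3), an element $f$ of the image, say $f=Tg$, has $Lf=Lg$ and therefore $f_1=a(Lf)$; given any $f$, one can change $f_1$ without changing $Lf$ and violate this. So $T$ does not generate a group action, and Theorems 4 and 8 do not conflict.

**Theorem 9.** Let $k\ge1$. Every nonempty bounded hyperconvex space has the fixed point property for $k$-uniformly Lipschitzian maps if and only if $k=1$.

**Proof.** A $1$-uniformly Lipschitzian map is nonexpansive, so for $k=1$ Theorem 3 applies. For $k>1$ the space of Theorem 8 does not have the property. $\square$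

## 7. Starting from any fixed-point-free Lipschitz map on a bounded hyperconvex space

Lemma 7 does not care what $H$ is, provided there is a map $L$ with (L1), (L2), (L3). In $[0,1]^{\mathbb N}$ the limsup did this, but a general hyperconvex $H$ has no order. The replacement is to define a distance between sequences that ignores initial segments, and then use an extension property of hyperconvex spaces (Aronszajn–Panitchpakdi, Pacific J. Math. 6 (1956)). We include its proof.

**Lemma 10 (hyperconvex spaces are injective).** Let $H$ be hyperconvex, $(Q,D)$ a metric space, $\emptyset\ne A\subset Q$, and $\varphi:A\to H$ a $1$-Lipschitz map. Then $\varphi$ extends to a $1$-Lipschitz map $Q\to H$.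

**Proof.** Consider pairs $(E,\psi)$ with $A\subset E\subset Q$ and $\psi:E\to H$ a $1$-Lipschitz extension of $\varphi$, ordered by extension. Chains have upper bounds (take unions), so by Zorn's lemma there is a maximal pair $(E,\psi)$. Suppose there is $p\in Q\setminus E$. For $e,e'\in E$,
$$d(\psi(e),\psi(e'))\le D(e,e')\le D(e,p)+D(p,e'),$$
so the balls $B(\psi(e),D(e,p))$, $e\in E$, have a common point $w$. Setting $\psi(p)=w$ gives a $1$-Lipschitz extension to $E\cup\{p\}$, against maximality. So $E=Q$. $\square$

**Theorem 11.** Let $(H,d)$ be a nonempty bounded hyperconvex space and let $a:H\to H$ be Lipschitz with constant $k\ge1$ and without fixed points. (No assumption is made on the iterates of $a$.) Then $M=\ell_\infty(\mathbb N,H)$, the set of all $H$-valued sequences with the sup metric, is bounded and hyperconvex, and it admits a $k$-uniformly Lipschitzian self-map without fixed points.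

**Proof.**

**Step 1: $M$ is bounded and hyperconvex.** The diameter of $M$ is at most that of $H$. Given balls $B(f^i,r_i)$ in $M$ with $d(f^i,f^j)\le r_i+r_j$, we have $d(f^i_n,f^j_n)\le r_i+r_j$ for each $n$. So hyperconvexity of $H$ gives $z_n\in\bigcap_iB(f^i_n,r_i)$, and the sequence $z=(z_n)$ satisfies $d(z,f^i)=\sup_nd(z_n,f^i_n)\le r_i$ for all $i$.

**Step 2: a pseudometric that ignores shifts.** The purpose is to identify $f$ with $(h,f_1,f_2,\dots)$ while keeping constant sequences apart. Put
$$D(f,g)=\inf_{m,n\ge0}\ \limsup_{i\to\infty}d(f_{i+m},g_{i+n}).$$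
For instance, with $H=[0,1]$, $f=(0,1,0,1,\dots)$ and $g=(1,0,1,0,\dots)$, the choice $m=1$, $n=0$ gives $D(f,g)=0$, although the sup distance is $1$.

Clearly $D$ is symmetric, nonnegative and finite, and $m=n=0$ gives
$$D(f,g)\le\sup_id(f_i,g_i)\tag{4}$$
and $D(f,f)=0$. For the triangle inequality let $m,n,m',n'\ge0$. By the triangle inequality in $H$,
$$\limsup_id(f_{i+m+m'},h_{i+n+n'})\le\limsup_id(f_{i+m+m'},g_{i+n+m'})+\limsup_id(g_{i+m'+n},h_{i+n'+n}).$$
The left side is at least $D(f,h)$. On the right, replacing $i+m'$ by $i$ in the first term and $i+n$ by $i$ in the second does not change a limsup, so the terms are $\limsup_id(f_{i+m},g_{i+n})$ and $\limsup_id(g_{i+m'},h_{i+n'})$. Taking the infimum over $m,n$ and, separately, over $m',n'$ gives $D(f,h)\le D(f,g)+D(g,h)$.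

For constant sequences $(h,h,\dots)$ and $(h',h',\dots)$ every one of the limsups is $d(h,h')$, so $D=d(h,h')$. Finally, let $f'=(h,f_1,f_2,\dots)$. Then $f'_{i+1}=f_i$, and the choice $m=1$, $n=0$ gives $D(f',f)=0$.

**Step 3: the map $L$.** We turn $D$ into a map with values in $H$. Let $Q$ be the quotient metric space of $(M,D)$, in which sequences at $D$-distance $0$ are identified. By Step 2, $h\mapsto[(h,h,\dots)]$ embeds $H$ isometrically in $Q$. By Lemma 10, the identity of $H$, viewed on this copy of $H$, extends to a $1$-Lipschitz map $Q\to H$. Let $L$ be the composition $M\to Q\to H$. Then: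

- (L1) holds, as $d(Lf,Lg)\le D(f,g)\le d(f,g)$ by (4);
- (L2) holds, because the map $Q\to H$ extends the identity of $H$;
- (L3) holds, because $(h,f_1,f_2,\dots)$ and $f$ are the same point of $Q$.

**Step 4: conclusion.** By Lemma 7, $Tf=(a(Lf),f_1,f_2,\dots)$ is $k$-uniformly Lipschitzian, and $\liminf_nd(f,T^nf)\ge d(Lf,a(Lf))>0$ for every $f$, because $a$ has no fixed point. So $T$ has no fixed point. $\square$
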